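# Words as walks: three points determine the term operations of the Brandt semigroup

## 1. The two-element semilattice, seen three points at a time

A word in the variables $x_1,\dots,x_n$ can be evaluated in any semigroup, and so gives an $n$-ary operation. Suppose somebody hands us an operation $f$ and promises only this: whenever we look at $f$ at a few points, we see the values of some word, and the word may change with the points chosen. Must $f$ itself be given by one word?

**Conventions.** Operations have arity $n\ge 1$, and "word" means nonempty word unless we say otherwise. For a semigroup $\mathbf A=\langle A,\cdot\rangle$ and a word $w$ in $x_1,\dots,x_n$, write $w(a)$ for the value of $w$ at $a=(a_1,\dots,a_n)\in A^n$. The operations $a\mapsto w(a)$ are the *term operations* of $\mathbf A$, and $\mathrm{Clo}(\mathbf A)$ is the set of all of them.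

**Definition ($k$-local).** Let $\mathbf A$ be a finite semigroup. An operation $f:A^n\to A$ is *$k$-local* if for any at most $k$ points of $A^n$ there is a word $w$ in $x_1,\dots,x_n$ with $f=w$ at those points. We say that $w$ *interpolates* $f$ there.

Term operations are $k$-local for all $k$. If $f$ is $k$-local and we identify some of its variables, the result is $k$-local: identify the same variables in the interpolating words.

The easiest semigroup with a zero is $\mathbf S=\langle\{0,1\},\cdot\rangle$. Here $w(a)=1$ if $a_i=1$ for every letter $x_i$ of $w$, and $w(a)=0$ otherwise. So the term operations are the products $\prod_{i\in X}x_i$ with $\emptyset\ne X\subseteq\{1,\dots,n\}$, and a word is known once its set of letters is known.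

**Proposition 1.** Every $3$-local operation on $\{0,1\}$ is a term operation of $\mathbf S$.

**Proof.** Let $f$ be $3$-local and $n$-ary. Let $o_i$ be the point with $0$ in coordinate $i$ and $1$ elsewhere. A word $w$ has $w(o_i)=0$ if $x_i$ occurs in $w$, and $w(o_i)=1$ otherwise, so $o_i$ detects the letter $x_i$. Put $X=\{i:f(o_i)=0\}$.

If $i\in X$ and $a_i=0$, then $f(a)=0$: a word interpolating $f$ at $a,o_i$ contains $x_i$, hence is $0$ at $a$. If $i\notin X$ and $a,a'$ differ only in coordinate $i$, then $f(a)=f(a')$: a word interpolating $f$ at the three points $a,a',o_i$ does not contain $x_i$, so it takes the same value at $a$ and $a'$.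

So $f$ depends only on the coordinates in $X$. If $X$ were empty, $f$ would be constant, but $f(0,\dots,0)=0$ and $f(1,\dots,1)=1$ since every word has these values. Thus $X\neq\emptyset$. If $a_i=0$ for some $i\in X$, then $f(a)=0$. If $a_i=1$ for all $i\in X$, we may change the other coordinates to $1$ without changing the value, so $f(a)=f(1,\dots,1)=1$. Hence $f=\prod_{i\in X}x_i$. $\square$

Two points do not suffice, even here. Let $\mathrm{maj}(x_1,x_2,x_3)$ be the majority operation on $\{0,1\}$. Given two points $a,b$, at least two coordinates of $a$ agree with $\mathrm{maj}(a)$ and at least two coordinates of $b$ agree with $\mathrm{maj}(b)$. Among three coordinates these sets meet, say in $i$, and the word $x_i$ interpolates at $a,b$. So $\mathrm{maj}$ is $2$-local. It is not given by a word: the values $\mathrm{maj}(0,1,1)=\mathrm{maj}(1,0,1)=\mathrm{maj}(1,1,0)=1$ would forbid each of the letters $x_1,x_2,x_3$.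

## 2. Interpolation and invariant relations

Locality is a restatement of a standard notion. An operation $f:A^n\to A$ *preserves* a relation $\rho\subseteq A^q$ if applying $f$ coordinatewise to any $n$ tuples of $\rho$ gives a tuple of $\rho$. For example, the operations on $\{0,1\}$ that preserve $\le$ are the monotone ones. A relation $\rho\subseteq A^q$ is preserved by the multiplication of $\mathbf A$ exactly when $\rho$ is empty or a subsemigroup of $\mathbf A^q$.

**Definition (finitely related, degree).** A finite semigroup $\mathbf A$ is *finitely related* if there is a finite set $R$ of finitary relations on $A$ such that $\mathrm{Clo}(\mathbf A)$ is exactly the set of operations preserving every relation in $R$; we say that $R$ *determines* $\mathrm{Clo}(\mathbf A)$. The *degree* of $\mathbf A$ is the least $k$ such that $\mathrm{Clo}(\mathbf A)$ is determined by some set of relations of arity $\le k$, if such a $k$ exists.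

**Lemma 1.** Let $\mathbf A$ be a finite semigroup.

(a) An operation on $A$ is $k$-local if and only if it preserves all subsemigroups of $\mathbf A^k$.

(b) $\mathrm{Clo}(\mathbf A)$ is determined by some set of relations of arity $\le k$ if and only if every $k$-local operation is a term operation. In that case the finite set of all subsemigroups of $\mathbf A^k$ determines it.

**Proof.** (a) Let $f$ preserve the subsemigroups of $\mathbf A^k$, and let $a^1,\dots,a^k\in A^n$ be points, repetitions allowed. The subsemigroup of $\mathbf A^k$ generated by the $n$ columns $(a^1_i,\dots,a^k_i)$, $1\le i\le n$, consists of the tuples $(w(a^1),\dots,w(a^k))$, where $w$ runs over the words. Since $f$ preserves it, $(f(a^1),\dots,f(a^k))$ is such a tuple, and that $w$ interpolates $f$. Conversely, let $f$ be $k$-local and let $\rho$ be a subsemigroup of $\mathbf A^q$ with $q\le k$. Put $n$ tuples of $\rho$ side by side as columns, and let $a^1,\dots,a^q\in A^n$ be the rows. A word $w$ interpolating $f$ at the rows gives $(f(a^1),\dots,f(a^q))=(w(a^1),\dots,w(a^q))\in\rho$. So a $k$-local operation preserves all subsemigroups of $\mathbf A^q$ for every $q\le k$,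 in particular for $q=k$.

(b) Let $R$ determine $\mathrm{Clo}(\mathbf A)$, with all arities $\le k$. Each $\rho\in R$ is preserved by the multiplication, so it is empty or a subsemigroup of some $\mathbf A^q$ with $q\le k$. By what was just shown, every $k$-local $f$ preserves every $\rho\in R$, so $f\in\mathrm{Clo}(\mathbf A)$. Conversely, suppose every $k$-local operation is a term operation. Term operations preserve all subsemigroups of $\mathbf A^k$. An operation that preserves all of them is $k$-local by (a), hence a term operation. So the subsemigroups of $\mathbf A^k$, which are finitely many, determine $\mathrm{Clo}(\mathbf A)$. $\square$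

By Proposition 1, the majority operation and Lemma 1, the semilattice $\mathbf S$ is finitely related of degree exactly $3$.

The restriction to arity $n\ge1$ costs nothing for the semigroups below: they have a zero $0$ and an idempotent $e\ne 0$, and a nullary operation cannot preserve both $\{0\}$ and $\{e\}$.

## 3. The Brandt semigroup, where the order of letters matters

Let $B_2=\{e_{11},e_{12},e_{21},e_{22},0\}$ be the set of $2\times2$ matrix units together with the zero matrix, with matrix multiplication: $e_{ij}e_{jl}=e_{il}$, and all other products are $0$. This is the *Brandt semigroup* $\mathbf B_2$. Adjoining the identity matrix gives the 6-element Brandt monoid $\mathbf B_2^1$, which is known to be not finitely related. The question, whose source is the paper "On finitely related semigroups", is: **is $\mathbf B_2$ finitely related?** In terms of Section 1: is there a $k$ such that an operation on $B_2$ that agrees with a word at any $k$ points is itself a word?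

**Theorem 1.** $\mathrm{Clo}(\mathbf B_2)$ is exactly the set of operations on $B_2$ preserving all subsemigroups of $\mathbf B_2^3$. Hence $\mathbf B_2$ is finitely related.

**Theorem 2.** $\mathrm{Clo}(\mathbf B_2)$ is not determined by relations of arity $\le 2$.

So the degree of $\mathbf B_2$ is exactly $3$. Section 9 extends this to all finite Brandt semigroups.

What changes from $\mathbf S$ to $\mathbf B_2$? The letters no longer determine the word: $xy$ and $yx$ have the same letters, but at $x=e_{12}$, $y=e_{22}$ they are $e_{12}$ and $0$. A product of nonzero elements can vanish because neighbors do not fit. So we must recover which letters occur and also which letters follow each other.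

*One variable.* Let $f:B_2\to B_2$ be $2$-local. Single points give $f(0)=0$ and $f(e_{ii})=e_{ii}$. At $e_{12}$ the word $x$ has the value $e_{12}$, and every $x^k$ with $k\ge2$ has the value $0$; the same holds at $e_{21}$. If $f(e_{12})\ne0$, a word interpolating at $e_{12},e_{21}$ must be $x$, so $f$ is the operation $x$. If $f(e_{12})=0$, such a word is $x^k$ with $k\ge2$, so $f(e_{21})=0$ and $f$ is the operation $x^2$. In this case everything is decided by whether the right index of $x$ is forced to equal the left index of $x$.

To treat $n$ variables, give each variable $x_i$ two *ends*, $l_i$ and $r_i$, and let $\Lambda=\{l_1,r_1,\dots,l_n,r_n\}$. The points of $B_2^n$ with no zero coordinate are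
$$a^p=\big(e_{p(l_i)\,p(r_i)}\big)_{1\le i\le n},\qquad p\in\{1,2\}^\Lambda .$$
By the multiplication rule, for a word $w=x_{i_1}\cdots x_{i_q}$ we have
$$w(a^p)\ne0\iff p(r_{i_j})=p(l_{i_{j+1}})\ \ (1\le j<q),\quad\text{and then}\quad w(a^p)=e_{p(l_{i_1})\,p(r_{i_q})}.\tag{1}$$

Let $\theta_w$ be the equivalence on $\Lambda$ generated by all pairs $(r_i,l_j)$ such that $x_ix_j$ is a pair of consecutive letters in $w$. Then (1) says that $w(a^p)\neq0$ exactly when $p$ is constant on $\theta_w$-classes. Take the classes as vertices and draw each variable $x_i$ as an edge from the class of $l_i$ to the class of $r_i$. Then $w$ is a walk in a digraph.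

*Example.* Let $w=xyx$. The consecutive pairs are $xy$ and $yx$, so $\theta_w$ has the two classes $P=\{l_x,r_y\}$ and $Q=\{r_x,l_y\}$. The digraph is a $2$-cycle, with $x$ from $P$ to $Q$ and $y$ from $Q$ to $P$, and $w$ is a walk from $P$ to $Q$. The word $xyxyx$ has the same classes and the same start and end, so by (1) and the presence of the same letters it gives the same operation. This suggests recovering from $f$ a digraph with a start $s$ and an end $t$, and then looking for a walk.

## 4. Letters: reduction to operations that vanish at every zero argument

The purpose of this step is to dispose of zero arguments. The argument for $\mathbf S$ used only a zero and a nonzero idempotent.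

**Lemma 2.** Let $\mathbf A$ be a finite semigroup with zero $0$ and an idempotent $e\neq0$, and let $f:A^n\to A$ be $k$-local with $k\ge3$. Then there are a nonempty $X\subseteq\{1,\dots,n\}$ and a $k$-local operation $f'$ in the variables $x_i$, $i\in X$, such that $f(a)=f'(a|_X)$ for all $a$, and $f'$ is $0$ whenever one of its arguments is $0$. If $f'$ is a term operation, so is $f$.

**Proof.** Let $o_i\in A^n$ have $0$ in coordinate $i$ and $e$ elsewhere. A word $w$ has $w(o_i)=0$ if $x_i$ occurs in $w$, and $w(o_i)=e$ otherwise. Put $X=\{i:f(o_i)=0\}$.

If $i\in X$ and $a_i=0$, then $f(a)=0$: a word interpolating at $a,o_i$ contains $x_i$. If $i\notin X$ and $a,a'$ differ only in coordinate $i$, then $f(a)=f(a')$: a word interpolating at $a,a',o_i$ does not contain $x_i$. So $f$ depends only on the coordinates in $X$. If $X=\emptyset$, then $f$ would be constant, but $f(e,\dots,e)=e$ and $f(0,\dots,0)=0$. So $X\ne\emptyset$.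

Fix $i_0\in X$ and identify every variable $x_j$, $j\notin X$, with $x_{i_0}$. The resulting operation $f'$ is $k$-local. Since $f$ ignores the coordinates outside $X$, we have $f(a)=f'(a|_X)$. If some argument of $f'$ is $0$, then a coordinate of $f$ with index in $X$ is $0$, so the value is $0$. A word for $f'$ is also a word for $f$. $\square$

From now on, in the proof of Theorem 1, let $f:B_2^n\to B_2$ be $3$-local with $f(a)=0$ whenever some $a_i=0$. With $e=e_{11}$ this includes $f(o_i)=0$ for all $i$, so **every word interpolating $f$ at a set of points that contains $o_i$ contains the letter $x_i$**. We use this fact repeatedly.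

## 5. The support of $f$ is given by an equivalence relation on the ends

The purpose of this step is to find, without a word, the equivalence that $\theta_w$ would be. For $p\in\{1,2\}^\Lambda$ let $\bar p$ be $p$ with the values $1,2$ exchanged, and form $\min$ and $\max$ of maps pointwise. Write $\bar 1=2$ and $\bar2=1$.

**Lemma 3.** Let $N=\{p\in\{1,2\}^\Lambda:f(a^p)\ne0\}$. There are an equivalence $\theta$ on $\Lambda$ and $\theta$-classes $s,t$ such that $N$ is the set of all $p$ constant on $\theta$-classes, and $f(a^p)=e_{p(s)\,p(t)}$ for $p\in N$, where $p(s)$ is the value of $p$ on the class $s$.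

**Proof.** For $p\in N$ write $f(a^p)=e_{\sigma(p)\tau(p)}$.

**Closure properties.** We show that $N$ is closed under $\bar{\ }$, $\min$ and $\max$, and that $\sigma,\tau$ commute with these operations. Let $p\in N$ and let $w$ interpolate $f$ at $a^p,a^{\bar p}$. The equalities in (1) hold for $p$, hence for $\bar p$. So $\bar p\in N$, with $\sigma(\bar p)=\overline{\sigma(p)}$ and $\tau(\bar p)=\overline{\tau(p)}$. Let $p,q\in N$ and let $w$ interpolate $f$ at the three points $a^p,a^q,a^{\min(p,q)}$. The equalities in (1) hold for $p$ and for $q$, hence for $\min(p,q)$. So $\min(p,q)\in N$, and reading off the outer indices of $w$ gives $\sigma(\min(p,q))=\min(\sigma(p),\sigma(q))$; likewise for $\tau$. Since $\max(p,q)=\overline{\min(\bar p,\bar q)}$, the same holds for $\max$. Finally, both constant maps are in $N$, because every word has the value $e_{ii}$ at $(e_{ii},\dots,e_{ii})$.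

**The equivalence.** Define $\varepsilon\mathrel\theta\varepsilon'$ iff $p(\varepsilon)=p(\varepsilon')$ for all $p\in N$. By definition every $p\in N$ is constant on $\theta$-classes. For $\varepsilon\in\Lambda$ let $b_\varepsilon=\min\{p\in N:p(\varepsilon)=2\}$; the set contains the constant $2$, so $b_\varepsilon\in N$. Now $b_\varepsilon(\varepsilon')=2$ iff there is no $p\in N$ with $p(\varepsilon)=2$ and $p(\varepsilon')=1$. Since $N$ is closed under $\bar{\ }$, there is then also no $p\in N$ with $p(\varepsilon)=1$ and $p(\varepsilon')=2$. So $b_\varepsilon(\varepsilon')=2$ iff $\varepsilon\mathrel\theta\varepsilon'$. In other words, $b_\varepsilon$ is the indicator of the class of $\varepsilon$: it is $2$ on that class and $1$ elsewhere. A map constant on $\theta$-classes is either the constant $1$, which is in $N$, or the $\max$ of the indicators of the classes on which it is $2$, so it is in $N$.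

**The classes $s$ and $t$.** Write $b_S$ for the indicator of a class $S$. The constant $1$ is $\min(p,\bar p)$ for any $p\in N$, so $\sigma(\text{const }1)=\min(\sigma(p),\overline{\sigma(p)})=1$, and hence $\sigma(\text{const }2)=2$. The constant $2$ is the $\max$ of all $b_S$, and $\sigma$ commutes with $\max$, so $\sigma(b_S)=2$ for some class $S$. There is only one: if $S\neq S'$ both had this property, then $1=\sigma(\text{const }1)=\sigma(\min(b_S,b_{S'}))=2$. Let $p\in N$. If $p$ is $2$ on $S$, then $\min(p,b_S)=b_S$ gives $\min(\sigma(p),2)=2$, so $\sigma(p)=2$. If $p$ is $1$ on $S$, then $\bar p$ is $2$ on $S$, so $\sigma(\bar p)=2$ and $\sigma(p)=1$. Thus $\sigma(p)=p(S)$, and we put $s=S$. The same argument for $\tau$ gives $t$. $\square$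

**The digraph.** Let $G$ be the digraph whose vertex set $V$ is the set of $\theta$-classes, with edges $1,\dots,n$, where edge $i$ goes from its tail $[l_i]$ to its head $[r_i]$; loops and parallel edges are allowed. Every vertex is an end of some edge. The elements of $N$ are the colorings $c:V\to\{1,2\}$. Writing $a^c$ for the corresponding point, whose $i$th coordinate is $e_{c(\text{tail of }i)\,c(\text{head of }i)}$, we have $f(a^c)=e_{c(s)c(t)}\neq0$ for every coloring $c$.

## 6. Two parallel edges

It is tempting to finish now: choose a walk from $s$ to $t$ that uses every edge and that joins, at every vertex, all the ends lying there; its word then has $\theta_w=\theta$ and gives $f$. But such a walk must exist, and nothing in the conclusion of Lemma 3 ensures it. Consider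
$$\delta(x,y,z,u)=\begin{cases}xyu&\text{if }y=z,\\ 0&\text{otherwise,}\end{cases}$$
on $B_2$. It vanishes when an argument is $0$. At $a^p$ it is nonzero exactly when $p(r_x)=p(l_y)=p(l_z)$ and $p(r_y)=p(r_z)=p(l_u)$, and then its value is $e_{p(l_x)p(r_u)}$. So the conclusion of Lemma 3 holds for $\delta$, with the four classes
$$s=\{l_x\},\quad P=\{r_x,l_y,l_z\},\quad Q=\{r_y,r_z,l_u\},\quad t=\{r_u\}.$$
The digraph has $x$ from $s$ to $P$, two parallel edges $y,z$ from $P$ to $Q$, and $u$ from $Q$ to $t$. A walk that uses $y$ can never return to $P$ to use $z$. This is where the naive plan stops. What remains is to show that a $3$-local operation cannot have such a digraph. Two points would not be enough to rule it out: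

**Proof of Theorem 2.** We show that $\delta$ is $2$-local but not a term operation.

**Two facts.** First, if $xyu\ne0\ne xzu$ at some point, then $y$ and $z$ both have as row index the column index of $x$, and as column index the row index of $u$. So $y=z$ and $\delta=xyu\ne0$ there. Hence *if $\delta(b)=0$, then $xyu$ or $xzu$ vanishes at $b$*. Second, if $xy^2z^2u\ne0$ at some point, then $y^2\ne0\ne z^2$, so $y,z$ are idempotents $e_{ii},e_{jj}$. As $yz\ne0$, we get $i=j$, so $y=z$ and $\delta=xyu=xy^2z^2u\neq0$. Hence *$xy^2z^2u$ vanishes wherever $\delta$ does*.

**$\delta$ is $2$-local.** Let $a,b$ be two points, possibly equal. If $\delta(a)\ne0\ne\delta(b)$, the word $xyu$ interpolates. If $\delta(a)=\delta(b)=0$, the word $xy^2z^2u$ vanishes at both points by the second fact. If $\delta(a)\ne0=\delta(b)$, then $y=z$ at $a$, so $xyu$ and $xzu$ both equal $\delta(a)$ at $a$; by the first fact one of them vanishes at $b$, and that one interpolates.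

**$\delta$ is not a term operation.** Suppose a word gives $\delta$. Since $\delta(e_{11},e_{11},0,e_{11})=0$ and $\delta(e_{11},0,e_{11},e_{11})=0$, the word contains $z$ and $y$. At $(e_{11},e_{12},e_{12},e_{22})$ the word is then a product of elements of $\{e_{11},e_{12},e_{22}\}$ with at least two factors $e_{12}$. After a factor $e_{12}$, only $e_{22}$ can follow without giving $0$, and after $e_{22}$ again only $e_{22}$. So the product is $0$. But $\delta(e_{11},e_{12},e_{12},e_{22})=e_{11}e_{12}e_{22}=e_{12}$, a contradiction.

By Lemma 1(b) with $k=2$, relations of arity $\le2$ do not determine $\mathrm{Clo}(\mathbf B_2)$. $\square$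

This failure also shows which third point to add. Color $s,P$ with $1$ and $Q,t$ with $2$: the nonvanishing at this coloring forbids using both $y$ and $z$, while the points $o_y,o_z$ force both to occur. Those are three points.

## 7. The digraph is a chain of strong components

We return to the $3$-local $f$ of Sections 4 and 5. The purpose of this step is to apply the three-point trick at every cut of $G$. Walks of length $0$ are allowed when we speak of reachability.

**Lemma 4.** Let $C_1,\dots,C_m$ be the strong components of $G$, numbered so that every edge between different components goes from a smaller to a larger index. Then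

> (2) the edges of $G$ are the edges inside the $C_k$ together with exactly one edge $g_k$ from $C_k$ to $C_{k+1}$ for each $1\le k<m$; moreover $s\in C_1$ and $t\in C_m$.

**Proof.** **(a) Every vertex is reachable from $s$.** Let $U$ be the set of vertices reachable from $s$, and let $c=2$ on $U$ and $c=1$ elsewhere. Suppose some edge $i$ has its tail outside $U$. Let $w$ interpolate $f$ at $a^c$ and $o_i$; then $x_i$ occurs in $w$. As $w(a^c)=e_{c(s)c(t)}=e_{2\,c(t)}\ne0$, the first letter of $w$ has tail of color $2$. An edge with tail in $U$ has head in $U$, so if a letter of $w$ has tail of color $2$, its head has color $2$, and by (1) so does the tail of the next letter. Hence all letters of $w$ have tail of color $2$, which contradicts the occurrence of $x_i$. So all tails lie in $U$, hence all heads do, and every vertex is an end of an edge. Thus $U=V$.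

**(b) $t$ is reachable from every vertex.** Let $U$ be the set of vertices from which $t$ is reachable, and let $c=2$ on $U$ and $c=1$ elsewhere. Suppose edge $i$ has its head outside $U$, and let $w$ interpolate at $a^c$ and $o_i$; then $x_i$ occurs in $w$. As $w(a^c)=e_{c(s)\,2}\neq0$, the last letter of $w$ has head of color $2$. An edge with head in $U$ has tail in $U$, so, going backwards through $w$ with (1), all letters have head of color $2$, a contradiction. So all heads, hence all tails, hence all vertices lie in $U$.

**(c) If $\emptyset\ne U\subsetneq V$ is closed under out-edges, exactly one edge goes from $V\setminus U$ to $U$, and $s\notin U$, $t\in U$.** If $s\in U$, everything reachable from $s$ would lie in $U$, so $U=V$ by (a), which is excluded. Any vertex of $U$ reaches $t$ by (b), along a walk that stays in $U$, so $t\in U$. A walk from $s$ to $t$ must enter $U$, so there is at least one edge from $V\setminus U$ to $U$. Suppose $i\ne j$ are two such edges. Let $c=2$ on $U$ and $c=1$ elsewhere, and let $w$ interpolate $f$ at the three points $a^c,o_i,o_j$. Then $x_i$ and $x_j$ occur in $w$, and $w(a^c)=e_{12}\ne0$. Both letters have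 tail of color $1$ and head of color $2$. Take the earliest occurrence of either of them in $w$. Its head has color $2$. No edge goes from color $2$ to color $1$, so by (1) all later letters have tail of color $2$. So the other letter, whose tail has color $1$, cannot occur. This is a contradiction.

**(d) The chain.** Since $s$ reaches $C_1$ and no edge enters $C_1$ from outside, $s\in C_1$. Since $C_m$ reaches $t$ and no edge leaves $C_m$, $t\in C_m$. For $1\le k<m$ the set $U_k=C_{k+1}\cup\dots\cup C_m$ is nonempty, proper and closed under out-edges. Let $g_k$ be the unique edge entering it from outside, by (c). As $s\notin C_{k+1}$ and $C_{k+1}$ is reachable from $s$, some edge enters $C_{k+1}$ from a component $C_j$ with $j\le k$; it enters $U_k$ from outside, so it is $g_k$. As $t\notin C_k$ and $C_k$ reaches $t$, some edge leaves $C_k$ to a component of higher index; it enters $U_k$ from outside, so it is $g_k$. Hence $g_k$ goes from $C_k$ to $C_{k+1}$. Finally, any edge from $C_i$ to $C_j$ with $i<j$ enters $U_i$ from outside, so it equals $g_i$. $\square$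

## 8. The word for $f$

The purpose of this step is to build the walk that was wanted in Section 6. With (2) in force, put
$$u_1=s,\qquad u_{k+1}=\text{head of }g_k,\qquad v_k=\text{tail of }g_k\ (k<m),\qquad v_m=t .$$
Then $u_k,v_k\in C_k$: the walk must enter $C_k$ at $u_k$ and leave it at $v_k$. An edge is *internal* to $C_k$ if both its ends are in $C_k$. A *transition* of $C_k$ is a pair $(e,e')$ of internal edges with head of $e$ equal to tail of $e'$, and it *occurs* in a walk if $e'$ immediately follows $e$ somewhere.

If $C_k$ has no internal edge, it is a single vertex, so $u_k=v_k$. If $C_k$ has an internal edge, then by strong connectivity every vertex of $C_k$ has an internal in-edge and an internal out-edge (for a one-vertex component, a loop is both).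

**Lemma 5.** For each $k$ let $W_k$ be the empty walk if $C_k$ has no internal edge, and otherwise any walk inside $C_k$ from $u_k$ to $v_k$ in which all transitions of $C_k$ occur. Such walks exist. Put
$$W=W_1g_1W_2g_2\cdots g_{m-1}W_m ,$$
and let $w$ be the corresponding word. Then $w$ is nonempty, $W$ is a walk in $G$ from $s$ to $t$ using every edge, and

$$\theta_w=\theta.\tag{3}$$

**Proof.** Existence: starting at $u_k$, walk inside $C_k$ to the tail of $e$, traverse $e$ and $e'$, and walk on to the next transition; after all transitions, walk to $v_k$. Every internal edge $e$ occurs in $W_k$, because the head of $e$ has an internal out-edge $e'$ and the transition $(e,e')$ occurs. So by (2) the walk $W$ uses every edge of $G$. It is nonempty because $n\ge1$.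

For (3), the inclusion $\theta_w\subseteq\theta$ holds because $W$ is a walk in $G$: if $x_ix_j$ are consecutive in $w$, then $[r_i]=[l_j]$. For $\theta\subseteq\theta_w$, take a vertex $v\in C_k$. As a class, $v$ consists of the $r_e$ with head of $e$ equal to $v$ and the $l_e$ with tail of $e$ equal to $v$; we must show that all of these are $\theta_w$-equivalent.

Suppose $C_k$ has internal edges. Then $v$ has internal in-edges and internal out-edges, and all pairs $(r_e,l_{e'})$ with $e$ an internal in-edge and $e'$ an internal out-edge of $v$ are in $\theta_w$. So all internal ends at $v$ are $\theta_w$-equivalent. By (2), the only other possible ends at $v$ are $r_{g_{k-1}}$ (if $k>1$ and $v=u_k$) and $l_{g_k}$ (if $k<m$ and $v=v_k$). In $W$, the edge $g_{k-1}$ is followed by the first edge of $W_k$, which is internal with tail $u_k$; the edge $g_k$ is preceded by the last edge of $W_k$, which is internal with head $v_k$. So these ends join the same $\theta_w$-class.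

Suppose $C_k=\{v\}$ has no internal edge. The only possible ends at $v$ are $r_{g_{k-1}}$ and $l_{g_k}$. If both exist, $g_{k-1}g_k$ are consecutive in $W$, as $W_k$ is empty. $\square$

**Proof of Theorem 1.** By Lemma 1(a),(b) it is enough to show that every $3$-local operation $f$ on $B_2$ is a term operation. By Lemma 2, with $e=e_{11}$, we may assume that $f$ vanishes whenever an argument is $0$. Lemmas 3 and 4 give $\theta,G,s,t$ with (2), and Lemma 5 gives a word $w$. By (1) and (3), $w(a^p)\ne0$ iff $p$ is constant on the classes of $\theta_w=\theta$, iff $p\in N$. In that case $w(a^p)=e_{p(s)p(t)}=f(a^p)$, since $W$ starts at $s$ and ends at $t$. If some $a_i=0$, then $w(a)=0=f(a)$, since $x_i$ occurs in $w$. So $f=w$. $\square$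

Together with Theorem 2, the degree of $\mathbf B_2$ is exactly $3$.

## 9. Brandt semigroups over a finite group

For a finite group $H$ and a finite nonempty set $I$, let $B(H,I)=(I\times H\times I)\cup\{0\}$ with
$$(i,g,j)(j,h,l)=(i,gh,l),\qquad\text{all other products }0.$$
One may think of $(i,g,j)$ as a matrix with the single nonzero entry $g$ in position $(i,j)$. For instance, with $H=\{1,-1\}$ and $I=\{1,2\}$ we have $(1,-1,2)(2,-1,1)=(1,1,1)$ and $(1,-1,2)(1,1,1)=0$. Clearly $\mathbf B_2\cong B(\{1\},\{1,2\})$.

**Cited fact.** By E. Aichinger, P. Mayr, R. McKenzie, *On the number of finite algebraic structures*, J. Eur. Math. Soc. 16 (2014), every clone on a finite set containing an edge operation is finitely related. In particular every finite group is finitely related, because of its Mal'cev term $xy^{-1}z$ (an operation $m$ with $m(x,y,y)=x=m(y,y,x)$). In a finite group $x^{-1}$ is a positive power of $x$, so $\langle H,\cdot\rangle$ has the same clone and is finitely related. Let $d_H\ge1$ be its degree; for trivial $H$ we have $d_H=1$.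

**Theorem 3.** Every finite Brandt semigroup $B(H,I)$ ($H$ a finite group, $I$ a finite nonempty set) is finitely related. If $|I|\ge2$ and $r$ is the least integer $\ge0$ with $|I|^r\ge|H|$, its degree is at most $\max(3,d_H,r+1)$; if $|I|=1$, it is at most $\max(3,d_H)$. If $H$ is trivial and $|I|\ge2$, the degree is exactly $3$.

**Setup for the proof.** Let $d$ be the stated bound, $B=B(H,I)$, and $f:B^n\to B$ a $d$-local operation. We show that $f$ is a term operation; the bound and finite relatedness then follow from Lemma 1. Write $1_H$ for the identity of $H$ and $\mathbf 1=(1_H,\dots,1_H)\in H^n$. Choose $M\ge2$ with $h^M=1_H$ for all $h\in H$. Fix $1\in I$, and, if $|I|\ge2$, also $2\in I$ with $2\ne1$. An empty word evaluates in $H$ to $1_H$. As $d\ge3$, Lemma 2 with the idempotent $e=(1,1_H,1)$ lets us assume that $f(a)=0$ whenever some $a_i=0$.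

**The case $|I|=1$.** Here $B$ is $H$ with a zero adjoined. By $1$-locality $f$ maps $H^n$ to $H$, and $f|_{H^n}$ is $d_H$-local on $\langle H,\cdot\rangle$, so $f|_{H^n}=u$ for a word $u$. The word $x_1^M\cdots x_n^M\,u$ equals $u$ on $H^n$, and it is $0$ as soon as one argument is $0$, because every letter occurs. So it equals $f$.

From here on $|I|\ge2$.

**The digraph.** The set $\{(i,1_H,j):i,j\in\{1,2\}\}\cup\{0\}$ is a subsemigroup isomorphic to $\mathbf B_2$. It is closed under $f$ by $1$-locality, and the restriction of $f$ to it is $3$-local and vanishes when an argument is $0$. Lemmas 3 and 4 give $\theta$, $G$, $s$, $t$ with (2). For $p\in I^\Lambda$ and $h\in H^n$ let $(p,h)$ be the point with $i$th coordinate $(p(l_i),h_i,p(r_i))$. These are the points without zero coordinate. For $p\in\{1,2\}^\Lambda$ we know from Lemma 3: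

> $(*)$ $f(p,\mathbf 1)\neq0$ iff $p$ is constant on $\theta$-classes, and then $f(p,\mathbf1)=(p(s),1_H,p(t))$.

As in (1), a word $w=x_{i_1}\cdots x_{i_q}$ is nonzero at $(p,h)$ iff $p(r_{i_j})=p(l_{i_{j+1}})$ for all $j<q$, and then its value is $(p(l_{i_1}),w(h),p(r_{i_q}))$. In particular, for any $\varphi:I\to I$, if $w(p,h)\ne0$ then $w(\varphi p,h')\ne0$ for all $h'\in H^n$, and its outer indices are the images under $\varphi$ of those of $w(p,h)$.

**Step A: the support of $f$.** We show that $f(p,h)\ne0$ iff $p$ is constant on $\theta$-classes, and that then the outer indices of $f(p,h)$ are $p(s),p(t)$.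

Let $f(p,h)\ne0$ and let $\varphi:I\to\{1,2\}$. A word interpolating at $(p,h)$ and $(\varphi p,\mathbf1)$ is nonzero at the first point, hence at the second. So $f(\varphi p,\mathbf1)\ne0$, and its outer indices are the $\varphi$-images of those of $f(p,h)$. By $(*)$, $\varphi p$ is constant on $\theta$-classes, and $\varphi$ maps the outer indices of $f(p,h)$ to $\varphi(p(s)),\varphi(p(t))$. The maps $\varphi:I\to\{1,2\}$ separate the points of $I$. As the statement holds for all of them, $p$ is constant on $\theta$-classes and the outer indices of $f(p,h)$ are $p(s),p(t)$.

Conversely, let $p$ be constant on $\theta$-classes. We show $f(p,h)\ne0$ by induction on $|p(\Lambda)|$, for all $h$. If $|p(\Lambda)|\le2$, choose $\varphi:I\to\{1,2\}$ injective on $p(\Lambda)$. By $(*)$, $f(\varphi p,\mathbf1)\ne0$. A word interpolating at $(p,h),(\varphi p,\mathbf1)$ is nonzero at the second point, so the required equalities hold for $\varphi p$; by injectivity they hold for $p$, so the word is nonzero at $(p,h)$. If $|p(\Lambda)|\ge3$, pick $\alpha\ne\beta$ in $p(\Lambda)$. Let $\varphi_1$ map $\beta$ to $\alpha$ and fix everything else; let $\varphi_2(\alpha)=\alpha$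 and $\varphi_2(x)=\beta$ for $x\ne\alpha$. Then $|\varphi_1p(\Lambda)|=|p(\Lambda)|-1$ and $|\varphi_2p(\Lambda)|=2$, both smaller than $|p(\Lambda)|$. The map $(\varphi_1,\varphi_2)$ is injective on $I$, since $\varphi_1$ identifies only $\alpha$ with $\beta$, and $\varphi_2$ separates these. By induction $f(\varphi_1p,h)\ne0\ne f(\varphi_2p,h)$. A word interpolating at the three points $(p,h),(\varphi_1p,h),(\varphi_2p,h)$ is nonzero at the last two. So the required equalities hold for $\varphi_1p$ and $\varphi_2p$, hence for $p$, and the word is nonzero at $(p,h)$.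

**Step B: the middle component.** By Step A, for each coloring $c:V\to I$ we have $f(c,h)=(c(s),g_c(h),c(t))$ with some $g_c(h)\in H$, where $(c,h)$ is the point of the map on $\Lambda$ given by $c$. A word $w$ interpolating at $(c,h),(c',h)$ is nonzero at both, so $g_c(h)=w(h)=g_{c'}(h)$. Thus $g_c(h)$ does not depend on $c$; write $g(h)$. Taking $c$ constant and interpolating at the points $(c,h^1),\dots,(c,h^{d_H})$ (recall $d\ge d_H$), we see that $g:H^n\to H$ is $d_H$-local. Hence $g$ is a term operation of $\langle H,\cdot\rangle$. In particular $g(\mathbf1)=1_H$.

A word for $g$ need not be a walk in $G$, so it cannot be used directly. The remaining steps turn it into a walk. Since $G$ has the chain structure (2), we may write $h_e$ for the coordinate of $h$ at the edge $e$, and use $u_k,v_k$ as in Section 8.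

**Step C: splitting $g$ along the chain.** For each $k$ and each $h\in H^n$, let $\alpha_k(h)$ be $g$ evaluated at the tuple obtained from $h$ by replacing all coordinates outside the internal edges of $C_k$ by $1_H$. We claim
$$g(h)=\alpha_1(h)\,h_{g_1}\,\alpha_2(h)\,h_{g_2}\cdots h_{g_{m-1}}\,\alpha_m(h).\tag{4}$$

For $k<m$ let $L_k$ be the set of edges with both ends in $C_1\cup\dots\cup C_k$, and $R_k$ the set of edges with both ends in $C_{k+1}\cup\dots\cup C_m$. By (2) the edge set is the disjoint union $L_k\cup\{g_k\}\cup R_k$. Let $h^{L_k}$ (respectively $h^{R_k}$) be $h$ with all coordinates outside $L_k$ (respectively $R_k$) replaced by $1_H$. Let $c=1$ on $C_1\cup\dots\cup C_k$ and $c=2$ elsewhere, and let $w$ interpolate $f$ at the three points $(c,h),(c,h^{L_k}),(c,h^{R_k})$. By Step A, $w$ is nonzero there, its first letter has tail of color $c(s)=1$, and its last letter has head of color $c(t)=2$. Edges in $L_k$ have both ends of color $1$, edges in $R_k$ both ends of color $2$, and $g_k$ goes from color $1$ to color $2$. So $w=\alpha\,x_{g_k}\beta$ with $\alpha$ a possibly empty word over $L_k$ and $\beta$ a possibly empty word over $R_k$.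 Evaluating at the three tuples gives $g(h)=\alpha(h)h_{g_k}\beta(h)$, $g(h^{L_k})=\alpha(h)$ and $g(h^{R_k})=\beta(h)$. Hence
$$g(h)=g(h^{L_k})\,h_{g_k}\,g(h^{R_k})\qquad(1\le k<m).$$

If $m=1$, all edges are internal to $C_1$ and (4) is trivial. Let $m\ge2$. We show by induction on $k$, $1\le k<m$, that $g(h)=\alpha_1(h)h_{g_1}\cdots\alpha_k(h)h_{g_k}\,g(h^{R_k})$. For $k=1$ this is the splitting, as $L_1$ consists of the internal edges of $C_1$. For the step from $k$ to $k+1<m$, apply the splitting at $k+1$ to the tuple $h^{R_k}$. The edges in $R_k\cap L_{k+1}$ are the internal edges of $C_{k+1}$, so the first factor is $\alpha_{k+1}(h)$. The edge $g_{k+1}$ is in $R_k$, so the second factor is $h_{g_{k+1}}$. Since $R_{k+1}\subseteq R_k$, the third factor is $g(h^{R_{k+1}})$. Finally, $R_{m-1}$ consists of the internal edges of $C_m$, so $g(h^{R_{m-1}})=\alpha_m(h)$. This proves (4). If $C_k$ has no internal edge, $\alpha_k(h)=g(\mathbf1)=1_H$.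

**Step D: a gauge identity.** This step extracts the information that will let us replace letters by closed walks. Let $C_k$ have internal edges, let $\kappa:C_k\to H$ be any map, and let $h$ be a tuple with $h_e=1_H$ for all $e$ not internal to $C_k$. Put $h^\kappa_e=\kappa(x)h_e\kappa(y)^{-1}$ for internal edges $e:x\to y$ of $C_k$, and $h^\kappa_e=1_H$ for all other edges. Then
$$g(h^\kappa)=\kappa(u_k)\,g(h)\,\kappa(v_k)^{-1}.\tag{5}$$

If $|H|=1$ this is trivial. Let $|H|>1$; then $r\ge1$. Extend $\kappa$ to $V$ by the value $\kappa(u_k)$ on $C_j$ for $j<k$, and the value $\kappa(v_k)$ on $C_j$ for $j>k$. Then $h_e^\kappa=\kappa(x)h_e\kappa(y)^{-1}$ holds for *all* edges $e:x\to y$ of $G$. For internal edges of $C_k$ this is the definition. For any other edge, $h_e=h_e^\kappa=1_H$, and we need $\kappa(x)=\kappa(y)$. This is clear if both ends lie in $\bigcup_{j<k}C_j$ or both in $\bigcup_{j>k}C_j$. By (2) the only other edges are $g_{k-1}$, whose tail has $\kappa$-value $\kappa(u_k)$ and whose head is $u_k$, and $g_k$, whose tail is $v_k$ and whose head has $\kappa$-value $\kappa(v_k)$. Moreover $\kappa(s)=\kappa(u_k)$, since either $k=1$ and $s=u_1$,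 or $s\in C_1$ with $1<k$. Likewise $\kappa(t)=\kappa(v_k)$.

Since $|I|^r\ge|H|$, there is an injection $H\to I^r$. Composing it with $\kappa$ gives colorings $c_1,\dots,c_r:V\to I$ such that vertices with the same $(c_1,\dots,c_r)$ have the same $\kappa$. Let $w=x_{e_1}\cdots x_{e_q}$ interpolate $f$ at the $r+1\le d$ points
$$(c_1,h),\dots,(c_r,h),(c_1,h^\kappa).$$
By Step A, $f$ and hence $w$ is nonzero at all of them, with outer indices given by $s$ and $t$. So, for each $i$, the coloring $c_i$ takes the same value at the head of $e_j$ and the tail of $e_{j+1}$ $(j<q)$, at the tail of $e_1$ and $s$, and at the head of $e_q$ and $t$. Therefore the $\kappa$-values agree at these pairs of vertices as well. By Step B, $w(h)=g(h)$ and $w(h^\kappa)=g(h^\kappa)$. In the product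
$$w(h^\kappa)=\prod_{j=1}^q\kappa(\text{tail of }e_j)\,h_{e_j}\,\kappa(\text{head of }e_j)^{-1}$$
the inner $\kappa$-factors cancel, and we get $g(h^\kappa)=\kappa(s)\,w(h)\,\kappa(t)^{-1}=\kappa(u_k)\,g(h)\,\kappa(v_k)^{-1}$. This is (5).

*Example.* Suppose $C_k$ is a $2$-cycle with $y:P\to Q$ and $z:Q\to P$, and $u_k=v_k=P$. Take $\kappa(P)=1_H$ and $\kappa(Q)=h_y$. Then $h_y$ is replaced by $h_yh_y^{-1}=1_H$ and $h_z$ by $h_yh_z$, and (5) says that $\alpha_k$ has the same value at $(h_y,h_z)$ as at $(1_H,h_yh_z)$. Since $g$ is given by a word, $\alpha_k(h)$ is a power of $h_yh_z$ with a fixed exponent, so it is realized by a repetition of the closed walk $yz$ at $P$. Step E does this in general.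

**Step E: the word.** Let $C_k$ have internal edges. Delete from a word for $g$ all letters not internal to $C_k$. The result is a possibly empty word $\upsilon$ in the variables $x_e$, $e$ internal to $C_k$, with $\upsilon(h)=\alpha_k(h)$ for all $h$. For $x\in C_k$ fix walks inside $C_k$: $\pi_x$ from $u_k$ to $x$, with $\pi_{u_k}$ empty, and $\pi'_x$ from $x$ to $u_k$. For a walk $\pi$ let $\pi(h)$ be the product of the $h_e$ along it.

Given $h$, apply (5) with $\kappa(x)=\pi_x(h)$ to the tuple obtained from $h$ by replacing the coordinates outside the internal edges of $C_k$ by $1_H$. On the left, $g$ can be computed by $\upsilon$. On the right, $\kappa(u_k)=1_H$ and $\kappa(v_k)=\pi_{v_k}(h)$. Hence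
$$\alpha_k(h)=\upsilon\Big(\big(\pi_x(h)\,h_e\,\pi_y(h)^{-1}\big)_{e:x\to y}\Big)\cdot\pi_{v_k}(h).$$
To remove the inverse, use $(\pi_y\pi'_y)(h)^{M-1}=\big((\pi_y\pi_y')(h)\big)^{-1}=\pi'_y(h)^{-1}\pi_y(h)^{-1}$, so that $\pi_y(h)^{-1}=\pi'_y(h)\,(\pi_y\pi'_y)(h)^{M-1}$. Thus $\pi_x(h)h_e\pi_y(h)^{-1}=\lambda_e(h)$, where
$$\lambda_e=\pi_x\;e\;\pi'_y\,(\pi_y\pi'_y)^{M-1}$$
is a closed walk at $u_k$ in $C_k$: it goes from $u_k$ to $x$, along $e$ to $y$, back to $u_k$, and then $M-1$ times to $y$ and back. Substituting $\lambda_e$ for the letter $x_e$ in $\upsilon$ gives a concatenation of closed walks at $u_k$. So $\omega_k=\upsilon((\lambda_e)_e)\,\pi_{v_k}$ is a possibly empty walk in $C_k$ from $u_k$ to $v_k$, with $\omega_k(h)=\alpha_k(h)$ for all $h$.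

The walk $\omega_k$ may miss transitions. Let $\zeta$ be a closed walk at $u_k$ in $C_k$ in which all transitions of $C_k$ occur, and put $W_k=\zeta^M\omega_k$. This is a walk in $C_k$ from $u_k$ to $v_k$ in which all transitions occur, and $W_k(h)=\zeta(h)^M\omega_k(h)=\alpha_k(h)$. For $C_k$ without internal edges let $W_k$ be empty; then $W_k(h)=1_H=\alpha_k(h)$.

Let $w$ be the word of $W=W_1g_1W_2\cdots g_{m-1}W_m$. By Lemma 5, $\theta_w=\theta$, all letters occur in $w$, and $W$ goes from $s$ to $t$. So, among the points without zero coordinate, $w$ is nonzero exactly at the points $(c,h)$ with $c:V\to I$ a coloring, and its value there is $(c(s),w(h),c(t))$. By (4),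
$$w(h)=W_1(h)\,h_{g_1}\,W_2(h)\cdots h_{g_{m-1}}\,W_m(h)=g(h).$$
By Steps A and B, $w=f$ at all points without zero coordinate. If a coordinate is $0$, both are $0$. So $f=w$ is a term operation, and by Lemma 1 the degree of $B(H,I)$ is at most $d$.

**Step F: exactness for trivial $H$ and $|I|\ge2$.** Here $r=0$ and $d_H=1$, so the upper bound is $\max(3,1,1)=3$. For the lower bound, write $e_{ij}=(i,1_H,j)$ and define $\delta$ on $B(\{1\},I)$ by the formula of Section 6. The two facts in the proof of Theorem 2 use only the rule $e_{ij}e_{jl}=e_{il}$ with all other products $0$, and the points used to show that $\delta$ is not a word involve only $e_{11},e_{12},e_{22},0$. So the proof of Theorem 2 applies verbatim: $\delta$ is $2$-local and not a term operation. By Lemma 1(b) the degree is not $\le2$, hence it is exactly $3$. This completes the proof of Theorem 3. $\square$
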